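\title{Having a $\sigma$-closed dense subset is not inherited by dense subsets}

\begin{abstract}
We prove in ZFC that there is a poset with two dense subsets $P$ and $Q$ such that $P$ is $\sigma$-closed and $Q$ has no $\sigma$-closed dense subset. The poset is separative, its completion is the algebra adding $2^{\mathfrak c}$ Cohen subsets of $\omega_1$, and the construction works with any regular uncountable cardinal in place of $\aleph_1$. No example has a dense subset of size at most $\aleph_1$, so under $\mathfrak c=\aleph_1$ and $2^{\aleph_1}=\aleph_2$ the least size of an example is $\aleph_2$.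
\end{abstract}

\section{The question and the results}\label{sec:intro}

A \emph{poset} is a set $\mathbb S$ with a partial order $\le$, viewed as a forcing notion: its elements are \emph{conditions}, and $s'\le s$ means that $s'$ carries at least as much information as $s$. A set $D\subseteq\mathbb S$ is \emph{dense} if for every $s\in\mathbb S$ there is $d\in D$ with $d\le s$. For $Q\subseteq\mathbb S$, a \emph{dense subset of $Q$} is a subset of $Q$ that is dense in $Q$ with the induced order. A set $D\subseteq\mathbb S$ is \emph{$\sigma$-closed} if every descending sequence $d_0\ge d_1\ge d_2\ge\cdots$ of elements of $D$, indexed by $\omega$, has a lower bound in $D$. Two conditions are \emph{compatible} if they have a common lower bound in $\mathbb S$, and $\mathbb S$ is \emph{separative} if whenever $s'\not\le s$ some $s''\le s'$ is incompatible with $s$.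

A poset and a dense subset of it have the same completion (see Section~\ref{sec:completion}), so they present the same forcing notion. Being $\sigma$-closed is not a property of the forcing notion but of the presentation. For instance, let $B$ be a complete Boolean algebra with pairwise disjoint nonzero elements $a_0,a_1,\dots$, and put $b_n=\bigvee_{i\ge n}a_i$. A nonzero $c$ below all $b_n$ meets some $a_i$ because $c\le b_0$, and this contradicts $c\le b_{i+1}$. So $B\setminus\{0\}$ is not $\sigma$-closed, whatever its dense subsets are. The natural repair is to ask only that a poset \emph{have a $\sigma$-closed dense subset}. This property passes upward, because a dense subset of a dense subset is dense. Whether it passes downward, from $\mathbb S$ to a dense $Q\subseteq\mathbb S$, is the subject of this paper.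

Zapletal \cite{Zapletal} proved that it is consistent to have two dense subsets $P$ and $Q$ of some poset such that $P$ is $\sigma$-closed but $Q$ has no $\sigma$-closed dense subset. A MathOverflow comment citing this result \cite{MO} remarks: ``It's an open question whether the existence of such $P$ and $Q$ is provable in ZFC.'' This is the question that we answer.

\begin{quote}
\textbf{Question.} Does ZFC prove that there are a poset $\mathbb S$ and dense subsets $P,Q\subseteq\mathbb S$ such that $P$ is $\sigma$-closed and $Q$ has no $\sigma$-closed dense subset?
\end{quote}

We call such a triple $(\mathbb S,P,Q)$ an \emph{example}. The answer is yes, and no additional hypothesis, such as CH or a large cardinal, is used. For a regular uncountable cardinal $\mu$ we call a set \emph{small} if its size is less than $\mu$; for $\mu=\aleph_1$, small means countable.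

\begin{theorem}\label{thm:main}
Let $\mu$ be a regular uncountable cardinal. There are a separative poset $\mathbb S$ and dense sets $P,Q\subseteq\mathbb S$ such that
\begin{itemize}
\item[(i)] every small family of pairwise compatible elements of $P$ has a greatest lower bound in $\mathbb S$, and this bound belongs to $P$; in particular $P$ is $\sigma$-closed;
\item[(ii)] $Q$ has no $\sigma$-closed dense subset; moreover, for every $s^*\in\mathbb S$ there is no dense subset $D$ of $\{q\in Q:q\le s^*\}$ such that every descending $\omega$-sequence of elements of $D$ has a lower bound in $\mathbb S$.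
\end{itemize}
For $\mu=\aleph_1$ one can take $|\mathbb S|=2^{\mathfrak c}$.
\end{theorem}

The construction depends on an auxiliary cardinal $\theta$ with $\theta^{<\mu}=\theta\ge\mu$; for $\mu=\aleph_1$ one can take $\theta=\mathfrak c$. As a forcing notion, the poset is familiar. Write $\mathrm{Fn}_{<\mu}(I,J)$ for the poset of small partial functions from $I$ to $J$, ordered by reverse inclusion, and $\mathrm{RO}(\mathbb S)$ for the completion of $\mathbb S$.

\begin{corollary}\label{cor:cohen}
The completion of the poset $\mathbb S$ constructed from $\mu$ and $\theta$ in Section~\ref{sec:construction} is the Cohen algebra $\mathrm{RO}(\mathrm{Fn}_{<\mu}(2^\theta,2))$. For $\mu=\aleph_1$ and $\theta=\mathfrak c$ this is the algebra adding $2^{\mathfrak c}$ Cohen subsets of $\omega_1$. So this algebra has two dense subsets, one $\sigma$-closed and the other without a $\sigma$-closed dense subset.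
\end{corollary}

An example cannot be very small.

\begin{proposition}\label{prop:small}
If $P$ and $Q$ are dense in $\mathbb S$, $P$ is $\sigma$-closed, and $\mathbb S$ has a dense subset of size at most $\aleph_1$, then $Q$ has a $\sigma$-closed dense subset. Hence, if $\mathfrak c=\aleph_1$ and $2^{\aleph_1}=\aleph_2$, the least size of the poset in an example is exactly $\aleph_2$.
\end{proposition}

We prove Proposition~\ref{prop:small} first, in Section~\ref{sec:small}, since it shows what an example has to prevent. Section~\ref{sec:toy} presents the idea of the construction in a simplified model. The poset is defined in Section~\ref{sec:construction}, Theorem~\ref{thm:main} is proved in Sections~\ref{sec:dense}--\ref{sec:completion}, and Corollary~\ref{cor:cohen} in Section~\ref{sec:completion}.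

\section{Interleaving, and posets of density at most $\aleph_1$}\label{sec:small}

Let $P$ and $Q$ be dense in $\mathbb S$, with $P$ $\sigma$-closed. Two observations suggest that $Q$ ought to have a $\sigma$-closed dense subset.

First, a dense set $D\subseteq\mathbb S$ is $\sigma$-closed as soon as every descending $\omega$-sequence in $D$ has a lower bound in $\mathbb S$, since below that bound there is an element of $D$. So if $\mathbb S$ itself is $\sigma$-closed, then so is $Q$; and if $P\cap Q$ is dense, then it is a $\sigma$-closed dense subset of $Q$.

Second, a sequence $e_0\ge e_1\ge\cdots$ in $\mathbb S$ has a lower bound whenever it \emph{interleaves with $P$}, that is, whenever there are $p_i\in P$ with $e_{i+1}\le p_i\le e_i$. Indeed $p_{i+1}\le e_{i+1}\le p_i$, so the $p_i$ have a lower bound, which is a lower bound of the $e_i$. Thus anyone who builds a descending sequence in $Q$ step by step can secure a lower bound, by passing through $P$ at each step. What is asked of a $\sigma$-closed dense $D\subseteq Q$ is more: it is chosen in advance, and \emph{all} its descending sequences must be bounded. The obvious plan is to choose $D$ so sparse that an element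 of $P$ lies between any two strictly comparable elements of $D$. With $\aleph_1$ density requirements the plan succeeds.

\begin{proof}[Proof of Proposition~\ref{prop:small}]
We may assume $\mathbb S\ne\emptyset$. Choosing an element of $Q$ below each member of a dense set of size at most $\aleph_1$, we get $\{q_\alpha:\alpha<\omega_1\}\subseteq Q$ dense in $\mathbb S$, repetitions allowed. We choose $p^\alpha\in P$ and $d_\alpha\in Q$ by recursion on $\alpha<\omega_1$. Start with an element of $P$ below $q_\alpha$ and go through the countably many $\beta<\alpha$ in order type at most $\omega$. At the step for $\beta$, if the current $p\in P$ is compatible with $d_\beta$, replace it by an element of $P$ below both; otherwise keep it. Let $p^\alpha\in P$ be a lower bound of the resulting descending sequence, and let $d_\alpha\in Q$ be below $p^\alpha$. For $\beta<\alpha$, the step for $\beta$ ensures that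
\begin{equation}\label{eq:dichotomy}
d_\alpha\le p^\alpha\le d_\beta\qquad\text{or}\qquad d_\alpha\text{ and }d_\beta\text{ are incompatible.}
\end{equation}

The set $D=\{d_\alpha:\alpha<\omega_1\}\subseteq Q$ is dense in $\mathbb S$ because $d_\alpha\le q_\alpha$. Suppose that $d_\alpha<d_\beta$. Then $d_\alpha$ and $d_\beta$ are compatible and $\alpha\ne\beta$. If $\alpha<\beta$, then \eqref{eq:dichotomy} with the roles exchanged gives $d_\beta\le d_\alpha$, which is impossible. So $\beta<\alpha$ and $d_\alpha\le p^\alpha\le d_\beta$. Now a descending $\omega$-sequence in $D$ is either eventually constant or has a strictly descending subsequence, which interleaves with $P$. In both cases it has a lower bound in $\mathbb S$, so $D$ is $\sigma$-closed by the first observation.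

Consequently the poset in an example has size at least $\aleph_2$. If $\mathfrak c=\aleph_1$ and $2^{\aleph_1}=\aleph_2$, the example of Theorem~\ref{thm:main} for $\mu=\aleph_1$ has size $2^{\mathfrak c}=\aleph_2$.
\end{proof}

The recursion cannot be continued in the same way at stage $\omega_1$: there are uncountably many earlier $d_\beta$ to be handled, and $\sigma$-closure provides no lower bound for the resulting sequence. So it is reasonable to look for an example among larger posets. It must defeat not only this recursion but every candidate $D$.

\section{Lower bounds that run away}\label{sec:toy}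

For the rest of the paper fix a regular uncountable cardinal $\mu$ and a cardinal $\theta$ with $\theta^{<\mu}=\theta\ge\mu$, and let $\kappa=\theta^+$. The cardinal $\theta=2^\mu$ always qualifies, as $(2^\mu)^{\lambda}\le 2^{\mu\cdot\mu}=2^\mu$ for $\lambda<\mu$. For $\mu=\aleph_1$ so does $\theta=\mathfrak c$, as $\mathfrak c^{\aleph_0}=\mathfrak c$; the reader may keep this case in mind. Since $\mu$ is regular and uncountable, countable sets are small and the union of a small family of small sets is small.

We need a poset in which descending sequences can fail to have lower bounds, and in which we see exactly how they fail. Consider approximations to a function from $\kappa$ to $\omega$ that may, at a coordinate $y$, either decide the value or only give a lower bound for it.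

\begin{definition}\label{def:T}
Let $\mathbb T$ be the set of pairs $s=(v_s,b_s)$, where $v_s$ (the \emph{values}) is a small partial function from $\kappa$ to $\omega$, $b_s$ (the \emph{bounds}) is a small partial function from $\kappa$ to $\omega\setminus\{0\}$, and $\operatorname{dom}v_s\cap\operatorname{dom}b_s=\emptyset$. Let $w_s$ be the function $v_s\cup b_s$. Put $s'\le s$ if $v_s\subseteq v_{s'}$ and every $y\in\operatorname{dom}b_s$ satisfies $y\in\operatorname{dom}w_{s'}$ and $w_{s'}(y)\ge b_s(y)$.
\end{definition}

So a stronger condition keeps the values, and it may keep a bound, raise it, or replace it by a value that respects it. If $s'\le s$, then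
\begin{equation}\label{eq:w}
\operatorname{dom}w_s\subseteq\operatorname{dom}w_{s'}\qquad\text{and}\qquad w_{s'}(y)\ge w_s(y)\ \text{ for all }y\in\operatorname{dom}w_s .
\end{equation}
The relation $\le$ is reflexive. It is transitive: if $s''\le s'\le s$, then $v_s\subseteq v_{s''}$, and $w_{s''}(y)\ge w_{s'}(y)\ge b_s(y)$ for $y\in\operatorname{dom}b_s$ by \eqref{eq:w}. It is antisymmetric: if $s\le s'\le s$, then $v_s=v_{s'}$ and, by \eqref{eq:w}, $w_s=w_{s'}$, hence $b_s=w_s\setminus v_s=b_{s'}$.

By \eqref{eq:w}, a descending sequence along which the bound at one coordinate $y$ tends to infinity has no lower bound $u$, since $w_u(y)$ would exceed every integer. The conditions without bounds avoid this danger: $P_{\mathbb T}=\{s\in\mathbb T:b_s=\emptyset\}$ is $\sigma$-closed, by taking unions of values, and dense, since $(w_s,\emptyset)\le s$. The first candidate for $Q$ is the complement $Q_{\mathbb T}=\{s\in\mathbb T:b_s\neq\emptyset\}$. It is not $\sigma$-closed, as the sequence $(\emptyset,\{(y,i)\})$, $i\ge1$, shows. But it is not yet what we want.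

\begin{example}\label{ex:Df}
Let $f\colon\kappa\to\omega\setminus\{0\}$ be any function and $D_f=\{s\in\mathbb T:\emptyset\ne b_s\subseteq f\}\subseteq Q_{\mathbb T}$. Then $D_f$ is dense in $\mathbb T$: given $s$, pick $y\in\kappa\setminus\operatorname{dom}w_s$ and note $(w_s,\{(y,f(y))\})\le s$. It is also $\sigma$-closed. Given $d_0\ge d_1\ge\cdots$ in $D_f$, let $v=\bigcup_iv_{d_i}$, let $b$ be the restriction of $f$ to $\bigcup_i\operatorname{dom}b_{d_i}\setminus\operatorname{dom}v$, and let $u=(v,b)$. Take $y\in\operatorname{dom}b_{d_i}$. If $y\in\operatorname{dom}v_{d_j}$ for some $j$, then $j>i$ and $w_u(y)=w_{d_j}(y)\ge b_{d_i}(y)$. Otherwise $w_u(y)=f(y)=b_{d_i}(y)$. So $u$ is a lower bound in $\mathbb T$, which suffices as $D_f$ is dense.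
\end{example}

The set $D_f$ survives because it has a ceiling: inside $D_f$ the bound at $y$ never exceeds $f(y)$. Every $\sigma$-closed set has ceilings of a similar kind (Lemma~\ref{lem:ceiling}). The idea is to shrink $Q$ by making its elements break ceilings. We cannot demand this of all conditions, for all possible ceilings at once. Instead we let a condition \emph{accept a promise} to break a given ceiling, and we admit into $Q$ only the conditions that honor what they have accepted. Here is the case of one promise, aimed at one $D_f$.

\begin{example}\label{ex:one}
Fix $f$ as above. Since $\kappa$ is not a countable union of small sets, there are $k$ and $Y\subseteq f^{-1}(\{k\})$ with $|Y|=\mu$. Let $\pi$ be a symbol and let $\mathbb T^+=\mathbb T\times\mathrm{Fn}_{<\mu}(\{\pi\},2)$ with the product order. A condition $(v,b,a)$ accepts the promise if $a(\pi)=1$, declines it if $a(\pi)=0$, and is undecided if $a=\emptyset$. Call $(v,b,a)$ honest if it does not accept, or if $b(y)\ge k+1$ for some $y\in Y\cap\operatorname{dom}b$.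

Honest conditions are dense: if $(v,b,a)$ accepts, pick $y\in Y$ outside the small set $\operatorname{dom}v\cup\operatorname{dom}b$ and pass to $(v,b\cup\{(y,k+1)\},a)$. But no honest condition below $(\emptyset,\emptyset,\{(\pi,1)\})$ has $b\subseteq f$, because $f(y)=k$ on $Y$. So no dense set of honest conditions respects the ceiling $f$. Meanwhile the conditions with $b=\emptyset$ are still dense in $\mathbb T^+$ and $\sigma$-closed.
\end{example}

Three features of this example persist in the general proof: the ceiling is first made uniform, equal to one $k$ on many coordinates; the promise asks for $k+1$; and it is honored at a \emph{fresh} coordinate, so that no existing bound is touched. What changes is that a general $D$ may let the ceiling at $y$ depend on the condition: it may hold only below a certain $t\in D$. A promise must therefore list pairs $(t,y)$ and ask to go below $t$, leave $y$ undecided, and set a high bound at $y$. This creates three difficulties.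
\begin{itemize}
\item[(1)] Promises mention elements of $Q$, while $Q$ is defined through promises. We resolve the circularity by a recursion of length $\kappa$, which closes off because a promise lists at most $\theta$ pairs.
\item[(2)] A condition may be unable to honor a promise, for instance when it has decided every listed $y$. To keep $Q$ dense we must excuse such conditions.
\item[(3)] A candidate $D$ may have more than $\theta$ elements, and its elements might all be excused. A closure argument will show that a suitable piece of $D$ of size at most $\theta$ yields a promise from which enough elements of $D$ are not excused.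
\end{itemize}

\section{The poset of promises}\label{sec:construction}

A \emph{triple} is $s=(v_s,b_s,a_s)$ with $(v_s,b_s)\in\mathbb T$ and $a_s$ a small function with values in $\{0,1\}$; as before $w_s=v_s\cup b_s$. We put $s'\le s$ if $(v_{s'},b_{s'})\le(v_s,b_s)$ in $\mathbb T$ and $a_s\subseteq a_{s'}$. This is a product of two partial orders, hence a partial order, and \eqref{eq:w} remains valid.

The order $\le$ allows bounds to be raised, which is what destroys limits. For constructions that need limits we use the finer relation of plain extension: $s\sqsubseteq s'$ means $v_s\subseteq v_{s'}$, $b_s\subseteq b_{s'}$ and $a_s\subseteq a_{s'}$. Triples $t$ and $s$ are \emph{coherent} if $v_t\cup v_s$, $b_t\cup b_s$ and $a_t\cup a_s$ are functions and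
\[
\operatorname{dom}b_t\cap\operatorname{dom}v_s=\emptyset=\operatorname{dom}b_s\cap\operatorname{dom}v_t .
\]
Equivalently, the componentwise union $t\cup s$ is a triple; equivalently, $t$ and $s$ have a common $\sqsubseteq$-extension. Coherence is stronger than compatibility: the bound $1$ at $y$ is compatible with the bound $2$ at $y$ and with the value $5$ at $y$, but coherent with neither. We use the following facts, each immediate from the definitions.
\begin{itemize}
\item[(E1)] If $s\sqsubseteq s'$, then $s'\le s$.
\item[(E2)] If $t$ is coherent with $s'$ and $s\sqsubseteq s'$, then $t$ is coherent with $s$.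
\item[(E3)] The componentwise union of a $\sqsubseteq$-increasing sequence of triples of length less than $\mu$ is a triple that $\sqsubseteq$-extends all of them. (The union is small because $\mu$ is regular.)
\end{itemize}

\begin{definition}\label{def:promise}
Let $X$ be a set of triples. A \emph{promise over $X$} is $\pi=(K,N,\zeta)$, where $K$ is a set of at most $\theta$ pairs $(t,y)$ with $t\in X$ and $y\in\operatorname{dom}b_t$, $N\in\omega$, and $\zeta<\kappa$. A \emph{condition over $X$} is a triple $s$ such that $\operatorname{dom}a_s$ consists of promises over $X$. We say that $s$ \emph{accepts} $\pi$ if $a_s(\pi)=1$. For a triple $s$ and a promise $\pi=(K,N,\zeta)$ we say that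
\begin{itemize}
\item $\pi$ is \emph{kept} by $s$ if there is $(t,y)\in K$ with $s\le t$, $y\in\operatorname{dom}b_s$ and $b_s(y)\ge N$;
\item $\pi$ is \emph{void} for $s$ if there is no $(t,y)\in K$ with $t$ coherent with $s$ and $y\notin\operatorname{dom}b_s$.
\end{itemize}
A condition $s$ is \emph{honest} if every promise that it accepts is kept by $s$ or void for $s$.
\end{definition}

The tag $\zeta$ plays no role in keeping or voiding. It provides $\kappa$ copies of each promise, so that for every condition $s$ and all $K,N$ there is $\zeta$ with $(K,N,\zeta)\notin\operatorname{dom}a_s$: no condition can decline all copies. The definition of ``void'' excuses a condition unless the promise can be kept by a plain extension, namely by adjoining a coherent $t$ and setting a bound at a coordinate where $s$ has none. Some excuse of this kind is needed even for a single coordinate: no condition keeps all the promises $(\{(t,y)\},N,0)$, $N\in\omega$, although one condition can accept them all.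

By recursion on $\alpha\le\kappa$ let $Q_{<\alpha}=\bigcup_{\beta<\alpha}Q_\beta$, let $S_\alpha$ be the set of conditions over $Q_{<\alpha}$, and let $Q_\alpha$ be the set of honest elements of $S_\alpha$. Put
\[
\mathbb S=S_\kappa,\qquad Q=\{s\in\mathbb S:s\text{ is honest}\},\qquad P=\{s\in\mathbb S:b_s=\emptyset\}.
\]

\begin{lemma}\label{lem:fixed}
$\mathbb S$ is the set of all conditions over $Q$.
\end{lemma}

\begin{proof}
The sets $Q_{<\alpha}$ increase with $\alpha$, hence so do the sets $S_\alpha$; and whether a condition is honest does not depend on $\alpha$. Let $s\in\mathbb S$. The fewer than $\mu\le\theta$ promises in $\operatorname{dom}a_s$ mention altogether at most $\theta$ elements of $Q_{<\kappa}$. As $\kappa=\theta^+$ is regular, these elements all lie in $Q_{<\alpha}$ for some $\alpha<\kappa$, so $s\in S_\alpha$. Thus $\mathbb S=\bigcup_{\alpha<\kappa}S_\alpha$ and $Q=\bigcup_{\alpha<\kappa}Q_\alpha=Q_{<\kappa}$. By definition, $\mathbb S$ is the set of conditions over $Q_{<\kappa}$.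
\end{proof}

From now on the recursion can be forgotten. Let $\Pi$ be the set of all promises over $Q$; ``promise'' means an element of $\Pi$ and ``condition'' an element of $\mathbb S$, that is, a triple $s$ with $\operatorname{dom}a_s\subseteq\Pi$. In particular the unions in (E3), and the union of two coherent conditions, are conditions.

\begin{remark}
A bound on $|K|$ cannot be avoided. Every $\pi\in\Pi$ gives the honest condition $(\emptyset,\{(0,1)\},\{(\pi,0)\})$, so there are at least $|\Pi|$ pairs $(t,y)$ with $t\in Q$, $y\in\operatorname{dom}b_t$. If all sets of such pairs were allowed in promises, we would get $|\Pi|\ge2^{|\Pi|}$.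
\end{remark}

The promise of Example~\ref{ex:one} is among ours. For $y<\kappa$ let $t_y=(\emptyset,\{(y,1)\},\emptyset)$; it accepts nothing, so $t_y\in Q_0\subseteq Q$. For $Y\subseteq\kappa$ with $|Y|\le\theta$ let $K_Y=\{(t_y,y):y\in Y\}$.

\begin{lemma}\label{lem:simple}
Let $Y\subseteq\kappa$ with $|Y|=\mu$, and let $\pi=(K_Y,N,\zeta)$. Then $\pi\in\Pi$, and if $q\in Q$ accepts $\pi$, there is $y\in Y\cap\operatorname{dom}b_q$ with $b_q(y)\ge N$.
\end{lemma}

\begin{proof}
We have $\pi\in\Pi$ because $\mu\le\theta$. As $\operatorname{dom}w_q$ is small, there is $z\in Y\setminus\operatorname{dom}w_q$. Then $t_z$ is coherent with $q$ and $z\notin\operatorname{dom}b_q$, so $\pi$ is not void for $q$. Since $q$ is honest, it keeps $\pi$, which gives the required $y$.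
\end{proof}

\section{Separativity, closure of $P$ and density of $Q$}\label{sec:dense}

Separativity is the reason for excluding the bound $0$, which carries no information, and for allowing a promise to be declined.

\begin{lemma}\label{lem:sep}
$\mathbb S$ is separative.
\end{lemma}

\begin{proof}
Let $s'\not\le s$. We find $s''\le s'$ incompatible with $s$. For $y\notin\operatorname{dom}v_{s'}$ and $j\in\omega$, with $j\ge b_{s'}(y)$ in case $y\in\operatorname{dom}b_{s'}$, \emph{deciding $y$ as $j$} means adding $(y,j)$ to $v_{s'}$ and deleting $y$ from the domain of $b_{s'}$; the result is below $s'$. One of three clauses in the definition of $s'\le s$ fails.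

Suppose that $(y,v_s(y))\notin v_{s'}$ for some $y\in\operatorname{dom}v_s$. If $y\in\operatorname{dom}v_{s'}$, let $s''=s'$; otherwise obtain $s''$ by deciding $y$ as some large $j\ne v_s(y)$. Then $v_{s''}(y)\ne v_s(y)$, so no condition has values extending both.

Suppose that $(\pi,a_s(\pi))\notin a_{s'}$ for some $\pi\in\operatorname{dom}a_s$. Let $s''=(v_{s'},b_{s'},a_{s'}\cup\{(\pi,1-a_s(\pi))\})$. This is a condition, and $a_{s''}(\pi)\ne a_s(\pi)$.

Suppose that some $y\in\operatorname{dom}b_s$ has $y\notin\operatorname{dom}w_{s'}$ or $w_{s'}(y)<b_s(y)$. Let $j=0$ in the first case and $j=w_{s'}(y)$ in the second; then $j<b_s(y)$, in the first case because $b_s(y)\ge1$. If $y\in\operatorname{dom}v_{s'}$, let $s''=s'$; otherwise decide $y$ as $j$. Every $u\le s''$ has $w_u(y)=v_u(y)=j<b_s(y)$, so $u\not\le s$.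
\end{proof}

\begin{lemma}\label{lem:P}
$P$ is dense in $\mathbb S$, and every small family of pairwise compatible elements of $P$ has a greatest lower bound in $\mathbb S$, which lies in $P$. In particular $P$ is $\sigma$-closed.
\end{lemma}

\begin{proof}
For $s\in\mathbb S$ the condition $(w_s,\emptyset,a_s)\in P$ is below $s$. For $p\in P$ and $u\in\mathbb S$, the relation $u\le p$ means just $v_p\subseteq v_u$ and $a_p\subseteq a_u$. So if $F\subseteq P$ is small and pairwise compatible, then $v=\bigcup_{p\in F}v_p$ and $a=\bigcup_{p\in F}a_p$ are small functions, $(v,\emptyset,a)\in P$, and $u$ is a lower bound of $F$ if and only if $u\le(v,\emptyset,a)$. The last claim holds because countable families are small.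
\end{proof}

To make a condition honest, we go through its accepted promises and keep each one that is not void. Two things could go wrong. A later step could spoil an earlier one; it does not, because we only use plain extensions, under which kept promises stay kept and void promises stay void. And adjoining $t$ brings in the promises accepted by $t$; so we repeat the procedure $\omega$ times.

\begin{lemma}\label{lem:Q}
For every $s\in\mathbb S$ there is $q\in Q$ with $s\sqsubseteq q$. In particular $Q$ is dense in $\mathbb S$.
\end{lemma}

\begin{proof}
Let $u\sqsubseteq u'$ be conditions and $\pi=(K,N,\zeta)$ a promise. If $u$ keeps $\pi$ through $(t,y)$, then so does $u'$, since $u'\le u\le t$ by (E1) and $b_{u'}(y)=b_u(y)\ge N$. If $\pi$ is void for $u$, then it is void for $u'$: a pair $(t,y)\in K$ with $t$ coherent with $u'$ and $y\notin\operatorname{dom}b_{u'}$ would have $t$ coherent with $u$, by (E2), and $y\notin\operatorname{dom}b_u$.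

Next, for every condition $u$ and promise $\pi=(K,N,\zeta)$ there is $u'\sqsupseteq u$ such that $\pi$ is kept by $u'$ or void for $u'$; we say that $u'$ is obtained by \emph{treating} $\pi$ at $u$. If $\pi$ is void for $u$, let $u'=u$. Otherwise pick $(t,y)\in K$ with $t$ coherent with $u$ and $y\notin\operatorname{dom}b_u$. Then $u\cup t$ is a condition with $y\in\operatorname{dom}b_{u\cup t}$. Let $u'$ be obtained from $u\cup t$ by raising the bound at $y$ to $\max(b_t(y),N)$. As $y\notin\operatorname{dom}b_u$, we still have $u\sqsubseteq u'$. Also $u'\le u\cup t\le t$ and $b_{u'}(y)\ge N$, so $u'$ keeps $\pi$.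

Let $s_0=s$. Given $s_i$, enumerate the promises that it accepts as $(\pi_\xi)_{\xi<\lambda}$ with $\lambda<\mu$. Let $u_0=s_i$, obtain $u_{\xi+1}$ by treating $\pi_\xi$ at $u_\xi$, take unions at limit stages by (E3), and let $s_{i+1}=u_\lambda$. By the first paragraph, every promise accepted by $s_i$ is kept by $s_{i+1}$ or void for it. Let $q$ be the union of $s_0\sqsubseteq s_1\sqsubseteq\cdots$, which is a condition by (E3) because $\omega<\mu$. A promise accepted by $q$ is accepted by some $s_i$, hence kept by or void for $s_{i+1}\sqsubseteq q$, hence kept by or void for $q$. So $q$ is honest.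
\end{proof}

\section{No dense subset of $Q$ is $\sigma$-closed}\label{sec:main}

We prove part (ii) of Theorem~\ref{thm:main}. Its first half follows from the second. If $D$ is a $\sigma$-closed dense subset of $Q$ and $s^*\in\mathbb S$ is arbitrary, then $\{d\in D:d\le s^*\}$ is dense in $\{q\in Q:q\le s^*\}$, and its descending $\omega$-sequences have lower bounds in $D\subseteq\mathbb S$.

So assume, toward a contradiction, that $s^*\in\mathbb S$, that $D$ is a dense subset of $\{q\in Q:q\le s^*\}$, and that every descending $\omega$-sequence in $D$ has a lower bound in $\mathbb S$. By Lemma~\ref{lem:Q}, every condition $s\le s^*$ has an element of $Q$ below it, and hence an element of $D$.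

\subsection*{Ceilings}
For $d\in D$ and $y\in\operatorname{dom}b_d$ the \emph{ceiling} of $D$ at $y$ below $d$ is
\[
m(d,y)=\sup\{b_e(y):e\in D,\ e\le d,\ y\in\operatorname{dom}b_e\}\in\omega\cup\{\omega\}.
\]
For $D_f$ in Example~\ref{ex:Df} the corresponding quantity is $f(y)$. The next lemma is the only place where the closure hypothesis on $D$ is used.

\begin{lemma}\label{lem:ceiling}
If $d\in D$ and $y\in\operatorname{dom}b_d$, there is $e\in D$ with $e\le d$, $y\in\operatorname{dom}b_e$ and $m(e,y)<\omega$.
\end{lemma}

\begin{proof}
Otherwise $m(e,y)=\omega$ for all $e\in D$ with $e\le d$ and $y\in\operatorname{dom}b_e$. Put $d_0=d$; given $d_i$, use $m(d_i,y)=\omega$ to choose $d_{i+1}\le d_i$ in $D$ with $y\in\operatorname{dom}b_{d_{i+1}}$ and $b_{d_{i+1}}(y)\ge i+1$. A lower bound $u$ of this sequence has $w_u(y)\ge i$ for all $i$ by \eqref{eq:w}, which is absurd.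
\end{proof}

Suppose that $K$ consists of pairs $(t,y)$ with $t\in D$ and $m(t,y)\le k$. No element of $D$ can keep $(K,k+1,\zeta)$, by the definition of $m$. The task is thus to find such a $K$, of size at most $\theta$, and an element $d\in D$ that accepts the promise and for which it is not void. We need a pair $(t,y)\in K$ with $t$ coherent with $d$ and $y$ fresh for $d$, although $K$ is chosen before $d$. We get it by reflecting $d$ into a set of coordinates $A$ of size at most $\theta$ that is closed under the choice of witnesses.

\subsection*{A closed set of coordinates}
Let $I=\kappa\cup\Pi$, a disjoint union. The \emph{support} of a condition $s$ is the small set $\operatorname{supp}s=\operatorname{dom}v_s\cup\operatorname{dom}b_s\cup\operatorname{dom}a_s\subseteq I$. For $A\subseteq I$ let $s{\upharpoonright}A$ be obtained by restricting the three functions to arguments in $A$. It is a condition, honest or not, and $s{\upharpoonright}A\sqsubseteq s$.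

\begin{lemma}\label{lem:amalg}
Let $A\subseteq I$ and $s,t\in\mathbb S$. If $\operatorname{supp}t\subseteq A$ and $s{\upharpoonright}A\sqsubseteq t$, then $t$ is coherent with $s$.
\end{lemma}

\begin{proof}
Let $r=s{\upharpoonright}A$. A common argument $y$ of $v_t$ and $v_s$ lies in $A$, so $v_s(y)=v_r(y)=v_t(y)$; the same argument applies to $b_t,b_s$ and to $a_t,a_s$. An element of $\operatorname{dom}b_t\cap\operatorname{dom}v_s$ lies in $A$, hence in $\operatorname{dom}v_r\subseteq\operatorname{dom}v_t$, contradicting $\operatorname{dom}b_t\cap\operatorname{dom}v_t=\emptyset$. An element of $\operatorname{dom}v_t\cap\operatorname{dom}b_s$ lies in $\operatorname{dom}b_r\subseteq\operatorname{dom}b_t$, with the same contradiction.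
\end{proof}

The hypothesis $\theta^{<\mu}=\theta$ enters through a count. If $B\subseteq I$ and $|B|\le\theta$, then each component of a condition with support in $B$ is a small subset of $B\times\omega$, and a set of size at most $\theta$ has at most $\theta^{<\mu}=\theta$ small subsets. Hence
\begin{equation}\label{eq:count}
|B|\le\theta\ \Longrightarrow\ |\{s\in\mathbb S:\operatorname{supp}s\subseteq B\}|\le\theta .
\end{equation}
For $r\in\mathbb S$ and $k<\omega$, a \emph{witness for $(r,k)$} is a pair $(t,y)$ with
\[
t\in D,\qquad r\sqsubseteq t,\qquad y\in\operatorname{dom}b_t\setminus\operatorname{dom}b_r,\qquad m(t,y)\le k .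
\]

\begin{lemma}\label{lem:A}
There is $A\subseteq I$ with $|A|\le\theta$ such that, whenever $\operatorname{supp}r\subseteq A$ and $(r,k)$ has a witness, it has a witness $(t,y)$ with $\operatorname{supp}t\subseteq A$.
\end{lemma}

\begin{proof}
For each $(r,k)$ that has a witness fix one, and let $t(r,k)$ be its first entry. Define $A_\xi$ for $\xi<\mu$ by recursion: $A_\xi$ is the union of the sets $A_\eta$, $\eta<\xi$, and of the supports of all $t(r,k)$ such that $\operatorname{supp}r\subseteq A_\eta$ for some $\eta<\xi$. By induction and \eqref{eq:count}, $|A_\xi|\le\theta$, so $A=\bigcup_{\xi<\mu}A_\xi$ has size at most $\mu\cdot\theta=\theta$. If $\operatorname{supp}r\subseteq A$, then, as $\operatorname{supp}r$ is small, $\mu$ is regular and the $A_\xi$ increase, $\operatorname{supp}r\subseteq A_\eta$ for some $\eta<\mu$. So $\operatorname{supp}t(r,k)\subseteq A_{\eta+1}\subseteq A$.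
\end{proof}

Readers used to elementary submodels may take $A=M\cap I$, where $M\prec H(\chi)$ has size $\theta$, contains $D,\mathbb S,\kappa,\mu$ as elements, includes $\theta$, and contains all its small subsets. We fix $A$ as in Lemma~\ref{lem:A}.

If $d\in D$ and $r=d{\upharpoonright}A$, then $(d,y)$ is a witness for $(r,k)$ exactly when $y\in\operatorname{dom}b_d\setminus A$ and $m(d,y)\le k$. So the elements of $D$ that can be reflected into $A$ are those of the sets
\[
D_k=\{d\in D:\ m(d,y)\le k\text{ for some }y\in\operatorname{dom}b_d\setminus A\},\qquad k<\omega .
\]
We must make sure that one $D_k$ is dense below some condition, with $k$ known before the promise is written. This takes two steps.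

\subsection*{The first promise: bounds outside $A$}
A priori the elements of $D$ might have no bounds outside $A$, or no bounds at all. Since $|A|\le\theta<\kappa$, we can fix $Y\subseteq\kappa\setminus A$ with $|Y|=\mu$. Choose $p^*\in P$ with $p^*\le s^*$, choose $\zeta_0<\kappa$ with $\pi_0=(K_Y,1,\zeta_0)\notin\operatorname{dom}a_{p^*}$, and let
\[
p_0=(v_{p^*},\emptyset,a_{p^*}\cup\{(\pi_0,1)\})\in P .
\]
Then $p_0\le p^*\le s^*$, and every condition below $p_0$ accepts $\pi_0$.

\begin{lemma}\label{lem:union}
Every $s\le p_0$ has an element of $\bigcup_kD_k$ below it.
\end{lemma}

\begin{proof}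
Take $d\in D$ with $d\le s$. By Lemma~\ref{lem:simple} there is $y\in Y\cap\operatorname{dom}b_d$, and $y\notin A$. By Lemma~\ref{lem:ceiling} there is $e\le d$ in $D$ with $y\in\operatorname{dom}b_e$ and $m(e,y)<\omega$. Then $e\in D_{m(e,y)}$.
\end{proof}

\subsection*{A uniform ceiling}
In Example~\ref{ex:one} a pigeonhole argument gave a single $k$. Here a Baire category argument does, and it uses the $\sigma$-closure of $P$.

\begin{lemma}\label{lem:uniform}
There are $k<\omega$ and $p\in P$ with $p\le p_0$ such that every $s\le p$ has an element of $D_k$ below it.
\end{lemma}

\begin{proof}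
Suppose not. We build $p_0\ge p_1\ge\cdots$ in $P$. Given $p_k$, the failure of the statement for $k$ and $p_k$ gives $s\le p_k$ with no element of $D_k$ below it; let $p_{k+1}\in P$ be below $s$. By Lemma~\ref{lem:P} the $p_k$ have a lower bound $u$. For each $k$, no element of $D_k$ is below $u\le p_{k+1}$. This contradicts Lemma~\ref{lem:union}.
\end{proof}

\subsection*{The second promise: breaking the ceiling}
Fix $k$ and $p$ as in Lemma~\ref{lem:uniform}, and let
\[
K=\{(t,y):\ t\in D,\ \operatorname{supp}t\subseteq A,\ y\in\operatorname{dom}b_t,\ m(t,y)\le k\}.
\]
By \eqref{eq:count} there are at most $\theta$ choices for $t$, and $y\in A$, so $|K|\le\theta$. As $D\subseteq Q$, Lemma~\ref{lem:fixed} allows $K$ to be used in conditions of $\mathbb S$. Choose $\zeta<\kappa$ with $\pi=(K,k+1,\zeta)\notin\operatorname{dom}a_p$ and let $p'=(v_p,\emptyset,a_p\cup\{(\pi,1)\})\le p$. By Lemma~\ref{lem:uniform} there is $d\in D_k$ with $d\le p'$. Then $d$ is honest and accepts $\pi$.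

\emph{The promise $\pi$ is not void for $d$.} Pick $y_d\in\operatorname{dom}b_d\setminus A$ with $m(d,y_d)\le k$ and let $r=d{\upharpoonright}A$. Then $\operatorname{supp}r\subseteq A$, and $(d,y_d)$ is a witness for $(r,k)$; here $y_d\notin\operatorname{dom}b_r$ because $y_d\notin A$. By Lemma~\ref{lem:A} there is a witness $(t,y)$ for $(r,k)$ with $\operatorname{supp}t\subseteq A$, and $(t,y)\in K$. By Lemma~\ref{lem:amalg}, $t$ is coherent with $d$. Finally $y\in A$ and $y\notin\operatorname{dom}b_r=A\cap\operatorname{dom}b_d$, so $y\notin\operatorname{dom}b_d$.

\emph{The promise $\pi$ is not kept by $d$.} Otherwise there is $(t,y)\in K$ with $d\le t$, $y\in\operatorname{dom}b_d$ and $b_d(y)\ge k+1$. Since $d\in D$ and $d\le t$, the number $b_d(y)$ occurs in the supremum defining $m(t,y)$, so $m(t,y)\ge k+1$. But $(t,y)\in K$ says $m(t,y)\le k$.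

So $d$ is not honest, a contradiction. This proves part (ii) of Theorem~\ref{thm:main}. Separativity, the density of $P$ and $Q$, and part (i) are Lemmas~\ref{lem:sep}, \ref{lem:P} and~\ref{lem:Q}. It remains to compute the size of $\mathbb S$.

\section{Size and completion}\label{sec:completion}

\begin{lemma}\label{lem:size}
$|\mathbb S|=|\Pi|=2^\theta$.
\end{lemma}

\begin{proof}
Note $\kappa=\theta^+\le2^\theta$. Let $X$ be a set of triples with $|X|\le2^\theta$. There are at most $2^\theta\cdot\kappa=2^\theta$ pairs $(t,y)$ with $t\in X$, $y<\kappa$, hence at most $(2^\theta)^\theta\cdot\aleph_0\cdot\kappa=2^\theta$ promises over $X$. Each component of a condition over $X$ is then a small subset of a set of size at most $2^\theta$, so there are at most $(2^\theta)^{<\mu}=2^\theta$ conditions over $X$, as $\mu\le\theta$. By induction $|Q_{<\alpha}|\le2^\theta$ for all $\alpha\le\kappa$: the set $Q_{<\alpha}$ is a union of at most $\kappa$ sets $Q_\beta\subseteq S_\beta$, each of size at most $2^\theta$ by the count applied to $X=Q_{<\beta}$. With $X=Q=Q_{<\kappa}$ we get $|\Pi|,|\mathbb S|\le2^\theta$. Conversely, the promises $(K_Y,1,0)$ with $Y\subseteq\theta$ are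 pairwise distinct, so $|\Pi|\ge2^\theta$, and $\pi\mapsto(\emptyset,\emptyset,\{(\pi,0)\})$ is an injection of $\Pi$ into $\mathbb S$.
\end{proof}

With $\mu=\aleph_1$ and $\theta=\mathfrak c$ this gives $|\mathbb S|=2^{\mathfrak c}$. The proof of Theorem~\ref{thm:main} is complete, and the case $\mu=\aleph_1$ answers the Question positively.

For the corollary we recall the completion. Give a poset $\mathbb S$ the topology whose open sets are the downward closed sets. The regular open sets, those equal to the interior of their closure, form a complete Boolean algebra $\mathrm{RO}(\mathbb S)$ under inclusion. We use two textbook facts: if $E$ is a dense subset of $\mathbb S$, then $\mathrm{RO}(E)\cong\mathrm{RO}(\mathbb S)$; and if $\mathbb S$ is separative, then $s\mapsto\{s'\in\mathbb S:s'\le s\}$ is an order isomorphism of $\mathbb S$ onto a dense subset of $\mathrm{RO}(\mathbb S)\setminus\{0\}$. A dense subset of a Boolean algebra $B$ means a dense subset of the poset $B\setminus\{0\}$.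

\begin{proof}[Proof of Corollary~\ref{cor:cohen}]
The set $P$ is dense in $\mathbb S$, and $p\mapsto(v_p,a_p)$ is an isomorphism of $P$ onto $\mathrm{Fn}_{<\mu}(\kappa,\omega)\times\mathrm{Fn}_{<\mu}(\Pi,2)$. We replace $\omega$ by $2$ in the first factor. Partition $\kappa$ into $\kappa$ countably infinite blocks, each with a fixed enumeration in type $\omega$. For $J\in\{\omega,2\}$ let $E_J\subseteq\mathrm{Fn}_{<\mu}(\kappa,J)$ consist of the functions whose domain is a union of blocks. It is dense: the blocks that meet a small set form a small family of countable sets, so their union is small, and we extend the given function to this union by $0$. Reading a function on a block as an element of $J^\omega$ gives $E_J\cong\mathrm{Fn}_{<\mu}(\kappa,J^\omega)$. A bijection between $\omega^\omega$ and $2^\omega$, both of size $\mathfrak c$, therefore induces $E_\omega\cong E_2$. So $P$ has a dense subset isomorphic to $E_2\times\mathrm{Fn}_{<\mu}(\Pi,2)$, which is dense in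
\[
\mathrm{Fn}_{<\mu}(\kappa,2)\times\mathrm{Fn}_{<\mu}(\Pi,2)\cong\mathrm{Fn}_{<\mu}(\kappa\cup\Pi,2)\cong\mathrm{Fn}_{<\mu}(2^\theta,2);
\]
the last step uses $|\kappa\cup\Pi|=2^\theta$, from Lemma~\ref{lem:size}. By the first fact, $\mathrm{RO}(\mathbb S)\cong\mathrm{RO}(\mathrm{Fn}_{<\mu}(2^\theta,2))$. For $\mu=\aleph_1$ and $\theta=\mathfrak c$ we have $\mathrm{Fn}_{<\aleph_1}(2^{\mathfrak c},2)\cong\mathrm{Fn}_{<\aleph_1}(2^{\mathfrak c}\times\omega_1,2)$, the poset adding $2^{\mathfrak c}$ Cohen subsets of $\omega_1$. By Lemma~\ref{lem:sep} and the second fact, the images of $P$ and $Q$ are dense in $\mathrm{RO}(\mathbb S)\setminus\{0\}$ and isomorphic to $P$ and $Q$. Being $\sigma$-closed and having no $\sigma$-closed dense subset are invariant under isomorphism of posets.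
\end{proof}

\begin{thebibliography}{9}

\bibitem{MO}
\emph{27,786 Reputation}, MathOverflow comment,
\texttt{http://mathoverflow.net/\allowbreak users/2000/\allowbreak fran\%c3\%a7ois-g-dorais?\allowbreak tab=activity}.

\bibitem{Zapletal}
Zapletal, \emph{On the existence of a $\sigma$-closed dense subset}, MR2741884.

\end{thebibliography}
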